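# Directed double rays: arbitrarily many, but not infinitely many

## 1. Directed double rays, and "yes" on easy cases

All graphs here are countable. A directed graph (digraph) $H=(V,E)$ has a vertex set $V\subseteq\mathbb N$ and a set $E$ of ordered pairs of distinct vertices.

**Definition (double ray).** A double ray in $H$ is an injective map $f:\mathbb Z\to V$ with $(f(i),f(i+1))\in E$ for all $i\in\mathbb Z$. It is identified with the subgraph formed by its vertices $f(i)$ and its edges $(f(i),f(i+1))$. A family of double rays is vertex-disjoint if no two of them share a vertex, and edge-disjoint if no two of them share an edge. $H$ contains arbitrarily many disjoint double rays if for every $n\in\mathbb N$ it contains $n$ pairwise disjoint ones, and infinitely many if it contains an infinite family of pairwise disjoint ones.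

For example, take $\mathbb Z\times\mathbb Z$ with edges $(x,y)\to(x+1,y)$ and $(x,y)\to(x,y+1)$. Its columns are infinitely many vertex-disjoint double rays. The same edges on $\mathbb N\times\mathbb N$ give no double ray at all, because $x+y$ drops by one with each step backwards.

Halin's infinite ray theorem says that a graph containing arbitrarily many disjoint rays (one-way infinite paths) contains infinitely many. For undirected graphs the analog for double rays holds as well: Halin proved it for vertex-disjointness, and Bowler, Carmesin and Pott for edge-disjointness. The problem, stated in the introduction of the work with doi:10.1017/jsl.2022.58, asks for a proof or a disproof of each directed version.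

* (DV) Every countable digraph which contains arbitrarily many vertex-disjoint double rays contains infinitely many vertex-disjoint double rays.
* (DE) The same with "edge-disjoint" in both places.

The first guess is "yes, twice". It survives easy tests. The total degree of a vertex is its in-degree plus its out-degree, and a weak component is a component of the underlying undirected graph.

**Proposition 1.** If every vertex of $H$ has total degree at most $2$, then (DV) and (DE) hold for $H$.

*Proof.* A double ray uses two edges at each of its vertices, so no other edge of $H$ touches it, and as a subgraph it is an entire weak component. So two double rays that share a vertex or an edge coincide. If $H$ contains $n$ disjoint double rays for every $n$, then at least $n$ weak components are double rays, for every $n$. Hence infinitely many components are double rays, and these form an infinite disjoint family. $\square$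

**Proposition 2.** Let $\mathcal D$ be an infinite set of double rays such that each member shares a vertex with only finitely many others. Then $\mathcal D$ contains infinitely many vertex-disjoint double rays.

*Proof.* Choose greedily: after finitely many choices, all but finitely many members of $\mathcal D$ are disjoint from everything chosen so far, so one more can be chosen. $\square$

Proposition 2 shows what a counterexample must look like. Take in it, for every $n$, a family of $n$ disjoint double rays. The union of these families is infinite, so one of its members must meet infinitely many others: rays from different families have to obstruct each other again and again. But wherever two rays cross, new double rays appear, which switch from one to the other. A counterexample must control all of these too.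

## 2. A counterexample of degree 3

The guess is wrong for both statements.

**Theorem 3.** There is a countable digraph $G^*$, in which every vertex has (in-degree, out-degree) $(1,2)$ or $(2,1)$, such that

1. for every $n$, $G^*$ contains $n$ pairwise vertex-disjoint (hence edge-disjoint) double rays;
2. for every double ray $P$ of $G^*$ there is $m(P)\in\mathbb N$ such that every family of pairwise edge-disjoint double rays of $G^*$ containing $P$ has at most $m(P)$ members.

In particular $G^*$ contains no infinite family of edge-disjoint double rays, hence none of vertex-disjoint ones. So (DV) and (DE) both fail.

We first build a digraph $G$ with the corresponding properties for vertex-disjointness, and split its vertices at the very end. Here is the design. For each type $i=1,2,3,\dots$ there is a packet of $i$ disjoint double rays. Each of them comes down from infinity through finite levels $\dots,\Gamma_{h+1},\Gamma_h,\dots$, turns around in the lowest level that knows type $i$, and goes up again through the same levels. In each level the descending lines of one type cross the ascending lines of every other type. We want two things.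

* Purity: if disjoint double rays pass through a level downwards and upwards, then all their passages have one common type.
* Constancy: along a fixed double ray this type is the same in all high levels.

Given both, a family containing $P$ is bounded by the number of ascending lines of a single type.

## 3. The staircase band and its quotient

Fix a finite set of $M\ge2$ *types*, a cyclic order of it written as $(\tau_i)_{i\in\mathbb Z}$ with $\tau_{i+M}=\tau_i$ (each type once per period), and a width $n_\tau\ge1$ for each type.

**Definition (band and gadget).** *Columns* are the pairs $p=(i,\alpha)$ with $i\in\mathbb Z$, $1\le\alpha\le n_{\tau_i}$. *Rows* are the pairs $q=(j,\beta)$ with $j\in\mathbb Z$, $1\le\beta\le n_{\tau_j}$. The column $(i,\alpha)$ has group $g=i$ and type $\tau_i$, and similarly for rows. Both sets are ordered lexicographically, hence like $\mathbb Z$, and $p+1$, $q+1$ denote successors. Let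
$$\mathcal B=\{(p,q):\ p\text{ a column},\ q\text{ a row},\ 1\le g(p)-g(q)\le M-1\},$$
with edges $(p,q)\to(p,q+1)$ ("up") and $(p,q)\to(p+1,q)$ ("right") whenever both ends lie in $\mathcal B$. Let $\sigma$ be the translation that increases both groups by $M$; it acts freely on $\mathcal B$. The *gadget* is the finite digraph $\Gamma=\mathcal B/\sigma$. Its edges are called *grid edges*.

Draw $(p,q)$ with abscissa $p$ and ordinate $q$. Then $\mathcal B$ is a staircase band climbing diagonally. Think of its lower right border as "below" and its upper left border as "above". Columns run from below to above and rows run from above to below, yet every edge goes right or up, so all motion advances along the band. The quotient rolls the band into an annulus.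

**Lifting.** There are at least two columns per period, so $p+1\ne\sigma^kp$ for all $k$, and likewise for rows. Hence $(p+1,q)$ and $(p,q+1)$ are never $\sigma$-equivalent to each other, nor to $(p,q)$. So $\Gamma$ has no loops, and if $\tilde v\in\mathcal B$ lies over $v\in\Gamma$, the quotient map sends the out-edges at $\tilde v$ bijectively to the grid edges leaving $v$; similarly for in-edges. Therefore a path of $\Gamma$ has a unique lift to a path of $\mathcal B$ for each chosen lift of its first (or last) vertex. Its steps go right or up, and lifts of disjoint paths are disjoint.

**Lines.** A column of group $i$ meets exactly the rows of groups $i-M+1,\dots,i-1$ inside $\mathcal B$. These show every type except $\tau_i$, once each. The image in $\Gamma$ of column $(i,\alpha)$ with $\tau_i=\tau$ is a path $y_{\tau,\alpha}$, directed upwards. A row of group $j$ meets exactly the columns of groups $j+1,\dots,j+M-1$, and the image of row $(j,\beta)$ with $\tau_j=\tau$ is a path $x_{\tau,\beta}$, directed rightwards. Each vertex of $\Gamma$ lies on exactly one $y$-line and exactly one $x$-line. The lines $y_{\tau,\alpha}$ and $x_{\tau',\beta}$ meet in exactly one vertex if $\tau\neq\tau'$, and are disjoint if $\tau=\tau'$.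

**Definition (segment).** A segment is a path of $\Gamma$ (with at least one vertex) together with a specified entry and exit:

* entry from below via $y_{\tau,\alpha}$: it starts at the first (lowest) vertex of $y_{\tau,\alpha}$;
* entry from above via $x_{\tau,\beta}$: it starts at the first (leftmost) vertex of $x_{\tau,\beta}$;
* exit above via $y_{\tau,\alpha}$: it ends at the last (highest) vertex of $y_{\tau,\alpha}$;
* exit below via $x_{\tau,\beta}$: it ends at the last (rightmost) vertex of $x_{\tau,\beta}$.

Its kind is **up** (below to above), **down** (above to below), **tt** (above to above) or **bb** (below to below).

Since lifts only go right and up, a lifted segment looks as follows.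

* up: enters a column of group $a$, at the first row of group $a-M+1$; exits a column of group $a'$, at the last row of group $a'-1$; $a\le a'$.
* down: enters a row of group $c$, at the first column of group $c+1$; exits a row of group $d$, at the last column of group $d+M-1$; $c\le d$.
* tt: enters a row of group $s$, at the first column of group $s+1$; exits a column of group $r$. Columns do not decrease, so $s+1\le r$, that is, $s<r$.
* bb: enters a column of group $e$, at the first row of group $e-M+1$; exits a row of group $f$. Rows do not decrease, so $f\ge e-M+1$.

**Example ($M=2$, widths 1).** Here $g(p)-g(q)=1$ always, so $\Gamma$ has two vertices, named (column type, row type) $=(1,2)$ and $(2,1)$, and no edges. The vertex $(1,2)$ is all of $y_1$ and all of $x_2$; the vertex $(2,1)$ is all of $y_2$ and all of $x_1$. If an up and a down segment are disjoint, either the up segment is $(1,2)$ (on $y_1$) and the down segment is $(2,1)$ (on $x_1$), or the up segment is $(2,1)$ (on $y_2$) and the down segment is $(1,2)$ (on $x_2$). The two types agree.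

**Example ($M=3$, order $(1,2,3)$, widths 1).** Column $i$ meets rows $i-2$ and $i-1$, and row $j$ meets columns $j+1$ and $j+2$. So $\Gamma$ is the directed hexagon
$$v_0=(1,2)\to v_1=(1,3)\to v_2=(2,3)\to v_3=(2,1)\to v_4=(3,1)\to v_5=(3,2)\to v_0 ,$$
whose edges belong, in order, to $y_1,x_3,y_2,x_1,y_3,x_2$. Up segments start at an even vertex and end at an odd one; down segments start odd and end even. By rotation, let an up segment start at $v_0$, that is, enter via $y_1$. If it ends at $v_1$, the only disjoint down segment is $v_3\to v_4$, which enters and exits via $x_1$. If it ends at $v_3$, only $v_4,v_5$ are left, and no path from an odd to an even vertex fits. If it ends at $v_5$, nothing is left. Again all types agree. Section 5 proves this in general.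

## 4. The two sides of an up segment

Purity comes from planarity in the band: an up segment cuts the band, and whatever is disjoint from it stays on one side.

Let $U$ be a lift of an up segment from $(p_0,q_0)$ to $(p_1,q_1)$, with groups $a\le a'$. Let $\hat U$ be $U$ together with all $(p_0,q)$, $q<q_0$, and all $(p_1,q)$, $q>q_1$. The added points lie outside $\mathcal B$, because $(p_0,q_0)$ is the lowest point of $\mathcal B$ in column $p_0$ and $(p_1,q_1)$ is the highest in column $p_1$. So $\hat U$ is a two-way infinite sequence of right and up steps with finitely many right steps. In each row $q$ it occupies a nonempty finite interval of columns $[l(q),r(q)]$, and $l(q+1)=r(q)$. Call $(p,q)$ *left* of $\hat U$ if $p<l(q)$ and *right* of $\hat U$ if $p>r(q)$.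

**Lemma 4.** A path $Q$ in $\mathcal B$ disjoint from $U$ lies entirely left or entirely right of $\hat U$.

*Proof.* $Q$ avoids $\hat U$, since $\hat U\setminus U$ is outside $\mathcal B$. So each vertex of $Q$ is left or right, and it remains to see that no step changes the side. Let $(p,q)$ be left. A step right leads to $(p+1,q)$ with $p+1\le l(q)$; as $Q$ avoids $\hat U$, equality is impossible and the point is left. A step up leads to $(p,q+1)$ with $p<l(q)\le r(q)=l(q+1)$, a left point. Let $(p,q)$ be right. A step right stays right. A step up leads to $(p,q+1)$ with $p>r(q)=l(q+1)$; this point is not left, and it is not on $\hat U$, so it is right. $\square$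

The next lemma turns sides into inequalities between groups.

**Lemma 5.** Let $U$ be as above and let $Q$ be a lift of a segment, disjoint from $U$.

1. If $Q$ enters from above on a row of group $c$ and is right of $\hat U$, then $c\ge a'$.
2. If $Q$ exits below on a row of group $d$ and is left of $\hat U$, then $d\le a-M$.
3. If $Q$ enters from below on a column of group $e$ and is right of $\hat U$, then $e\ge a$.
4. If $Q$ exits above on a column of group $r$ and is left of $\hat U$, then $r\le a'$.

*Proof.* Recall that $q_0$ is the first row of group $a-M+1$ and $q_1$ is the last row of group $a'-1$.

(1) $Q$ starts at $(P,q)$ with $g(q)=c$ and $P$ the first column of group $c+1$, which is the leftmost column of $\mathcal B$ in row $q$. Suppose $c\le a'-1$; then $q\le q_1$. If $q\ge q_0$, then $U$ contains a point $(p,q)\in\mathcal B$, so $P\le p\le r(q)$, contradicting that $Q$ is right. If $q<q_0$, then $c\le a-M$, so $g(P)=c+1\le a-M+1\le a-1$ and $P<p_0=r(q)$, the same contradiction.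

(2) $Q$ ends at $(P',q')$ with $g(q')=d$ and $P'$ the last column of group $d+M-1$, the rightmost column of $\mathcal B$ in row $q'$. Suppose $d\ge a-M+1$; then $q'\ge q_0$. If $q'\le q_1$, then $U$ contains a point $(p,q')\in\mathcal B$, so $l(q')\le p\le P'$, contradicting that $Q$ is left. If $q'>q_1$, then $d\ge a'$, so $g(P')=d+M-1\ge a'+M-1>a'$ and $P'>p_1=l(q')$, the same contradiction.

(3), (4) All columns met by $\hat U$ lie between $p_0$ (group $a$) and $p_1$ (group $a'$). In (3) the starting column exceeds some column of $\hat U$, hence exceeds $p_0$, so $e\ge a$. In (4) the final column is smaller than some column of $\hat U$, hence smaller than $p_1$, so $r\le a'$. $\square$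

Let $U_k=\sigma^kU$ and $\hat U_k=\sigma^k\hat U$. Then $U_k$ is another lift of the same up segment, with groups $a+kM\le a'+kM$.

**Lemma 6.** Let $Q$ be a lift of a segment that is disjoint in $\Gamma$ from the up segment. Then there is $k$ such that $Q$ is right of $\hat U_k$ and left of $\hat U_{k+1}$.

*Proof.* $Q$ is disjoint from every $U_k$, so by Lemma 4 it is left or right of each $\hat U_k$. If $Q$ is right of $\hat U_k$, then Lemma 5(1) or 5(3), according to the entry of $Q$, bounds $k$ from above. If $Q$ is left of $\hat U_k$, then Lemma 5(2) or 5(4), according to its exit, bounds $k$ from below. So $Q$ is right for very negative $k$ and left for large $k$, and somewhere the side switches from right to left. $\square$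

## 5. Purity, forward moves, and the order of entries

**Lemma 7 (purity).** If a set of disjoint segments of $\Gamma$ contains an up and a down segment, then there is one type $\tau$ such that all its up segments enter and exit via lines $y_{\tau,\cdot}$ and all its down segments enter and exit via lines $x_{\tau,\cdot}$.

*Proof.* Take lifts of an up segment with groups $a\le a'$ and of a down segment with groups $c\le d$, and $k$ from Lemma 6. Being right of $\hat U_k$ gives $c\ge a'+kM$ by Lemma 5(1). Being left of $\hat U_{k+1}$ gives $d\le a+(k+1)M-M$ by Lemma 5(2). Together
$$a+kM\le a'+kM\le c\le d\le a+kM. \qquad (1)$$
So equality holds throughout: $a=a'$ and $c=d=a+kM$, and the four types are equal. This holds for every pair (up, down), so a single type serves for all. $\square$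

Such a set is called *pure of type $\tau$*. The tt and bb segments in a pure set may change type, but only in one direction.

**Lemma 8 (forward moves).** Let a set of disjoint segments containing an up and a down segment be pure of type $\tau$, and let $o\in\mathbb Z$ with $\tau_o=\tau$.

* (tt) If it contains a tt segment entering via $x_{t,\cdot}$ and exiting via $y_{z,\cdot}$, there are integers $s,r$ with $\tau_s=t$, $\tau_r=z$, $o\le s<r\le o+M$.
* (bb) If it contains a bb segment entering via $y_{z,\cdot}$ and exiting via $x_{t,\cdot}$, there are integers $e,f'$ with $\tau_e=z$, $\tau_{f'}=t$, $o\le e<f'\le o+M$.

*Proof.* By the proof of Lemma 7, an up segment of the set has equal entry and exit groups, of type $\tau$. So it has a lift $U$ with both groups equal to $o$. By Lemma 6 the tt (or bb) segment has a lift right of some $\hat U_k$ and left of $\hat U_{k+1}$; translating this lift, we may take $k=0$.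

(tt) Lemma 5(1) for $\hat U_0$ gives $s\ge o$, Lemma 5(4) for $\hat U_1$ gives $r\le o+M$, and $s<r$ holds for every tt segment.

(bb) Lemma 5(3) for $\hat U_0$ gives $e\ge o$, and Lemma 5(2) for $\hat U_1$ gives $f\le o+M-M=o$. Put $f'=f+M$, which has the same type as $f$. Then $f'\le o+M$, and $f\ge e-M+1$ gives $f'>e$. $\square$

In words: write the cyclic order as a list from one occurrence of $\tau$ to the next. Then every tt and every bb segment exits at a type strictly later in this list than the type at which it enters.

The last lemma about a single gadget compares indices within one type.

**Lemma 9 (order).** Consider disjoint segments of $\Gamma$ and a type $\tau$.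

1. If an up segment enters via $y_{\tau,\alpha}$ and a bb segment enters via $y_{\tau,\alpha'}$, then $\alpha<\alpha'$.
2. If a down segment exits via $x_{\tau,\beta}$ and a bb segment exits via $x_{\tau,\beta'}$, then $\beta'<\beta$.

*Proof.* (1) Lift both so that they start in columns of the same group $a$. Then both start in the same row $q_0$, the first row of group $a-M+1$. By disjointness $\alpha\ne\alpha'$. Suppose $\alpha'<\alpha$. Then the bb segment starts left of $\hat U$, because $l(q_0)=p_0$, so by Lemma 4 it is left of $\hat U$. By Lemma 5(2) it exits on a row of group at most $a-M$. But it starts in row group $a-M+1$, and rows do not decrease: a contradiction.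

(2) We deduce this from (1) by a symmetry that reverses all edges. Let $\mathcal B'$ be the band with the same types and widths and the cyclic order $\tau'_i=\tau_{-i}$, and let $\Gamma'$ be its gadget, with lines $y'_{\cdot,\cdot}$, $x'_{\cdot,\cdot}$. Put $\varphi(i,\alpha)=(-i,\,n_{\tau_i}+1-\alpha)$. This is an order-reversing, type-preserving bijection from the columns (rows) of the first band to the rows (columns) of the second. Define $\Phi(p,q)=(\varphi(q),\varphi(p))$. Since
$$g(\varphi(q))-g(\varphi(p))=g(p)-g(q),$$
$\Phi$ maps $\mathcal B$ bijectively onto $\mathcal B'$. We have $\Phi(p+1,q)=(\varphi(q),\varphi(p)-1)$ and $\Phi(p,q+1)=(\varphi(q)-1,\varphi(p))$, so $\Phi$ reverses every edge (and every edge of $\mathcal B'$ arises in this way). As $\Phi\sigma=\sigma^{-1}\Phi$, it induces an edge-reversing bijection $\Gamma\to\Gamma'$.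

Column $p$ becomes row $\varphi(p)$, and its lowest point becomes the rightmost point of that row. So an entry from below via $y_{\tau,\alpha}$, read backwards, becomes an exit below via $x'_{\tau,n_\tau+1-\alpha}$. In the same way, exits below via $x_{\tau,\beta}$ become entries from below via $y'_{\tau,n_\tau+1-\beta}$, exits above become entries from above, and entries from above become exits above. Hence down segments become up segments and bb segments become bb segments. Part (1) in $\Gamma'$ gives $n_\tau+1-\beta<n_\tau+1-\beta'$, that is, $\beta'<\beta$. $\square$

## 6. How the type could change from level to level

Purity settles one level. Now stack levels: an exit above via $y_{i,\alpha}$ leads to the entry via $y_{i,\alpha}$ in the next gadget up, an exit below via $x_{i,\alpha}$ leads to the entry via $x_{i,\alpha}$ in the next gadget down, and a type that is new in a gadget is turned around there by edges, called caps, from its $x$-lines to its $y$-lines. The plainest choice uses the same cyclic order everywhere and caps $x_{i,\beta}\to y_{i,\beta}$. This is where the first plan stops: purity in each level does not force the type to be constant. If it keeps growing with the level, there is no bound on a family. Here are two explicit ways to change the type.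

**Example (same order in both levels).** Let $\Gamma$ (lower) and $\Gamma'$ (upper) both have types $1,2,3,4$ in the order $(1,2,3,4)$, all widths $1$. Name vertices (column type, row type). Column $i$ meets rows $i-3,i-2,i-1$, and row $j$ meets columns $j+1,j+2,j+3$. Consider the route

* down $\Gamma'$ along $x_3$: $(4,3),(1,3),(2,3)$;
* in $\Gamma$ the single vertex $(4,3)$, first of $x_3$ and last of $y_4$: a tt segment;
* in $\Gamma'$ the single vertex $(4,1)$, first of $y_4$ and last of $x_1$: a bb segment;
* down $\Gamma$ along $x_1$: $(2,1),(3,1),(4,1)$; then, after a passage below, up $\Gamma$ along $y_1$: $(1,2),(1,3),(1,4)$;
* in $\Gamma'$ the single vertex $(1,2)$, first of $y_1$ and last of $x_2$: a bb segment;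
* in $\Gamma$ the single vertex $(3,2)$, first of $x_2$ and last of $y_3$: a tt segment;
* up $\Gamma'$ along $y_3$: $(3,4),(3,1),(3,2)$.

The vertices listed in $\Gamma$ are distinct, and so are those listed in $\Gamma'$. The lower level is pure of type $1$, the upper level is pure of type $3$, and one ray does both. The tt and the bb moves both go forward in the same order, and together they carry the ray from type $1$ via $2$ to $3$ on the way up.

The remedy is to reverse the cyclic order from each level to the next. Then a tt segment in the lower level moves backward as seen from the upper level, and Section 9 shows that the ray is caught between the two types.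

**Example (straight caps).** Take $M=2$, types $1,2$ with widths $1,2$, where type $2$ is new and type $1$ continues below. Write $2_1,2_2$ for the two columns or rows of type $2$. The gadget has the vertices $(1,2_1)\to(1,2_2)$, forming $y_1$, and $(2_1,1)\to(2_2,1)$, forming $x_1$. Each of $x_{2,1},x_{2,2},y_{2,1},y_{2,2}$ is a single vertex: $(1,2_1)$, $(1,2_2)$, $(2_1,1)$, $(2_2,1)$ respectively. With caps $x_{2,\beta}\to y_{2,\beta}$ a ray can do this: pass down at $(1,2_2)$, take the cap to $(2_2,1)$, exit below via $x_1$; come back via $y_1$ at $(1,2_1)$, exit via $x_{2,1}$, take the cap to $(2_1,1)$, and exit above via $y_{2,1}$. All four vertices are distinct. In this level the ray has type $2$, while it passed to and from the level below on type $1$. Lemma 9 allows this: the up segment has index $1$ and the bb segment entering via type $2$ has index $2$; the bb segment exiting via type $2$ has index $1$ and the down segment has index $2$.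

The remedy is a cap that reverses the order of the indices, $x_{i,\beta}\to y_{i,n_i+1-\beta}$. Then the down segments, which have the largest indices among the exits, are led to the smallest indices among the entries, where the up segments sit. So the caps join down to up and leave no room for a ray that arrives from below.

## 7. The digraph $G$

Types are $1,2,3,\dots$, with widths $n_i=i$. For $h\ge1$ let $\Gamma_h$ be pairwise disjoint gadgets, where $\Gamma_h$ has type set $[h+1]=\{1,\dots,h+1\}$, so $M=h+1$, in the cyclic order $(1,2,\dots,h+1)$ if $h$ is odd and in the reversed cyclic order if $h$ is even. Thus the cyclic order of $\Gamma_{h+1}$, restricted to $[h+1]$, is the reverse of that of $\Gamma_h$. The *new types* of $\Gamma_h$ are $1,2$ if $h=1$, and only $h+1$ if $h\ge2$. The digraph $G$ consists of all $\Gamma_h$ and the following *non-grid* edges: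

* for $h\ge1$, $i\le h+1$, $\alpha\le n_i$: an edge from the last vertex of $y_{i,\alpha}$ in $\Gamma_h$ to the first vertex of $y_{i,\alpha}$ in $\Gamma_{h+1}$, and an edge from the last vertex of $x_{i,\alpha}$ in $\Gamma_{h+1}$ to the first vertex of $x_{i,\alpha}$ in $\Gamma_h$;
* *caps*: for each new type $i$ of $\Gamma_h$ and $\beta\le n_i$, an edge from the last vertex of $x_{i,\beta}$ to the first vertex of $y_{i,\,n_i+1-\beta}$ in $\Gamma_h$.

**Degrees.** Every vertex of $G$ has in-degree 2 and out-degree 2. Each vertex has an "up" out-edge, along its $y$-line or the non-grid edge at the end of that line, and a "right" out-edge, along its $x$-line or the non-grid edge at its end; symmetrically it has two in-edges. We check that no edge is a loop and that the two out-edges at a vertex have different heads. Then all the edges described are distinct ordered pairs, and the in-degrees are also exactly 2. For two grid edges this was shown under "Lifting". An edge to a neighboring gadget is no loop, and a vertex has at most one edge to the gadget above (its up out-edge) and at most one to the gadget below (its right out-edge). There remains a cap of type $i$ with tail $w$, on $x_{i,\beta}$, and head $w'$, on $y_{i,n_i+1-\beta}$. These two lines are disjoint, so $w\ne w'$. The only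 other out-edge of $w$ that could stay inside the gadget is its up grid edge, which stays on the column of $w$. That column has type $\ne i$, while $w'$ lies on a column of type $i$.

**Arbitrarily many.** For each type $i$ and $\beta\le n_i$ let $L_{i,\beta}$ come down the lines $x_{i,\beta}$ through all gadgets containing type $i$, use the cap in the lowest of them, and go up the lines $y_{i,n_i+1-\beta}$ through all these gadgets. In each gadget the lines $x_{i,\cdot}$ and $y_{i,\cdot}$ of the one type $i$ are pairwise disjoint. So $L_{i,1},\dots,L_{i,n_i}$ are $i$ vertex-disjoint double rays.

In $\Gamma_1$, with the names of the second example of Section 6, $L_{1,1}$ runs through $(2_1,1),(2_2,1),(1,2_1),(1,2_2)$ and uses all four vertices. The ray $L_{2,1}$ uses $(1,2_1),(2_2,1)$, and $L_{2,2}$ uses $(1,2_2),(2_1,1)$.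

A natural way to argue for "yes" is to find infinitely many disjoint forward halves and infinitely many disjoint backward halves, and then to join them. In $G$ the ascending halves of all the $L_{i,\beta}$ are pairwise disjoint, since a vertex lies on only one $y$-line, and likewise the descending halves. But a descending half of type $i$ and an ascending half of type $j\ne i$ meet once in every gadget containing both types, hence infinitely often. No joining respects this, as we now prove.

## 8. Passages of a double ray through a level

This section translates double rays of $G$ into segments. Let $H_k=\Gamma_1\cup\dots\cup\Gamma_k$, which is finite, and $H_0=\emptyset$. A double ray is injective, so both its tails eventually leave every finite set for good; in particular it contains no infinite path inside one gadget. Cutting it at its non-grid edges therefore gives finite paths of gadgets, each preceded and followed by a non-grid edge.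

A non-grid edge into $\Gamma_h$ ends either at the first vertex of a $y$-line, coming from $\Gamma_{h-1}$ or a cap (entry from below), or at the first vertex of an $x$-line, coming from $\Gamma_{h+1}$ (entry from above). A non-grid edge out of a vertex of $\Gamma_h$ starts either at the last vertex of a $y$-line, going to $\Gamma_{h+1}$ (exit above), or at the last vertex of an $x$-line, going to $\Gamma_{h-1}$ or a cap (exit below). So the finite paths are segments, with entry and exit specified by the non-grid edges used. Segments of one double ray, or of vertex-disjoint double rays, are disjoint.

"Below $\Gamma_h$" means: in $H_{h-1}$, or on an edge between $\Gamma_{h-1}$ and $\Gamma_h$, or on a cap of $\Gamma_h$. "Above $\Gamma_h$" means: in some $\Gamma_{h'}$ with $h'>h$, or on a non-grid edge with an end in such a $\Gamma_{h'}$. Remove from a double ray its segments in $\Gamma_h$, which are finitely many. Edges join only equal or neighboring levels, so each remaining piece is entirely above or entirely below $\Gamma_h$. The side changes only at up segments (from below to above) and down segments (from above to below) of $\Gamma_h$. The first and the last piece are above, because both tails leave $H_h$. Hence: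

**(A)** If a double ray is at some time below $\Gamma_h$, in particular if it meets $H_{h-1}$, it has an up and a down segment in $\Gamma_h$.

**(B)** Every double ray has equally many (finitely many) up and down segments in $\Gamma_h$.

**(C)** If a double ray is below $\Gamma_h$ at some time, it later enters $\Gamma_h$ from below.

## 9. The type of a double ray is constant

Let $P$ be a double ray of $G$ that meets $\Gamma_{h_0}$. For $h>h_0$ it meets $H_{h-1}$, so by (A) its segments in $\Gamma_h$ include an up and a down segment. By Lemma 7 they are pure of some type $a_h\in[h+1]$, which depends only on $P$ and $h$.

**Proposition 10.** $a_{h+1}=a_h$ for all $h>h_0$.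

*Proof.* Put $a=a_h$, $b=a_{h+1}$ and suppose $b\ne a$.

**Step 1: the stretch of $P$ that leads from type $a$ to type $b$.** The purpose is to isolate a finite part of $P$ that climbs through $\Gamma_h$ for the last time and then through $\Gamma_{h+1}$. By (A), $P$ enters $\Gamma_h$ from below at least once, and it does so only finitely often. Let $S_0$ be its segment in $\Gamma_h$ starting at the last such entry. If $S_0$ or a later segment of $P$ in $\Gamma_h$ exited below, (C) would give another entry from below. So $S_0$ is up, and all later segments of $P$ in $\Gamma_h$ are tt. By purity $S_0$ exits via a line $y_{a,\cdot}$, so $P$ next enters $\Gamma_{h+1}$ from below via a line $y_{a,\cdot}$.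

Let $S_1,\dots,S_{m+1}$ be the segments of $P$ in $\Gamma_{h+1}$ from then on, up to the first one that exits above. Such a segment exists because $P$ is eventually above $\Gamma_{h+1}$. During this stretch $P$ is never above $\Gamma_{h+1}$, so all $S_k$ enter from below. Thus $S_1,\dots,S_m$ are bb and $S_{m+1}$ is up.

Between $S_k$ and $S_{k+1}$, for $1\le k\le m$, there are two possibilities. Either $P$ uses a cap of $\Gamma_{h+1}$, necessarily of type $h+2$, the only new type since $h+1\ge2$. Or $P$ goes down into $\Gamma_h$, where its segment is later than $S_0$, hence tt, and so returns at once to $\Gamma_{h+1}$: exactly one segment of $\Gamma_h$ is used. Let $S_{k+1}$ enter via type $z_k$ $(0\le k\le m)$ and let $S_k$ exit via type $t_k$ $(1\le k\le m)$. Then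

* $z_0=a$, and $z_m=b$ by purity of $\Gamma_{h+1}$, so $m\ge1$ because $a\ne b$;
* a bb segment of $\Gamma_{h+1}$ leads from $y_{z_{k-1},\cdot}$ to $x_{t_k,\cdot}$;
* if a cap follows, $t_k=z_k=h+2$; otherwise $t_k,z_k\in[h+1]$, and a tt segment of $\Gamma_h$ leads from $x_{t_k,\cdot}$ to $y_{z_k,\cdot}$.

**Step 2: the case $b\in[h+1]$.** Here the reversal of the cyclic order keeps $z_k$ in a set that does not contain $b$. For $z\in[h+2]$ let $\rho(z)\in\{0,\dots,h+1\}$ be the number of steps from $b$ forward to $z$ in the cyclic order of $\Gamma_{h+1}$, and let
$$A=\{z\in[h+2]:\rho(z)\ge\rho(a)\}.$$
Since $a\ne b$, we have $\rho(a)\ge1$, while $\rho(b)=0$. So $b\notin A$. We show by induction that $z_k\in A$ for all $k$, which contradicts $z_m=b$. Clearly $z_0=a\in A$. Let $k\ge1$ and $z_{k-1}\in A$.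

First, the bb segment. $\Gamma_{h+1}$ is pure of type $b$ and has period $h+2$. Lemma 8(bb), with $o$ an occurrence of $b$, gives $e,f'$ of types $z_{k-1},t_k$ with $o\le e<f'\le o+h+2$. As $e<o+h+2$, we have $e=o+\rho(z_{k-1})$. Either $f'=o+h+2$ and $t_k=b$, or $f'=o+\rho(t_k)$ and $\rho(t_k)>\rho(z_{k-1})\ge\rho(a)$. In both cases
$$t_k\ne a\quad\text{and}\quad t_k\in A\cup\{b\}. \qquad (2)$$

If $t_k=h+2$, a cap follows and $z_k=t_k$. As $b\in[h+1]$, $t_k\ne b$, so $z_k=t_k\in A$ by (2).

Otherwise $t_k\in[h+1]$ and a tt segment of $\Gamma_h$ follows. $\Gamma_h$ is pure of type $a$ and has period $h+1$. Lemma 8(tt), with $o$ an occurrence of $a$ in the order of $\Gamma_h$, gives $s,r$ of types $t_k,z_k$ with $o\le s<r\le o+h+1$, and $s>o$ since $t_k\ne a$. So going forward from $a$ in the order of $\Gamma_h$, first $t_k$ comes, and then, strictly later and not after the next $a$, $z_k$. Now list the reversed cyclic order starting from $a$, numbering its entries from $0$. There $t_k$ stands at place $o+h+1-s$ and $z_k$ at the strictly smaller place $o+h+1-r$ (place $0$ if $z_k=a$). So $z_k$ comes strictly before $t_k$ in this list.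

But the reversed order is the order of $\Gamma_{h+1}$ restricted to $[h+1]$. Read from $a$ on, the order of $\Gamma_{h+1}$ lists the types with $\rho=\rho(a),\rho(a)+1,\dots,h+1$, then $b$, then those with $0<\rho<\rho(a)$. Deleting $h+2$, the list consists of the elements of $A\cap[h+1]$, then $b$, then the rest. By (2), $t_k$ is in $A$ or equal to $b$, so everything strictly before it is in $A$. Hence $z_k\in A$, which completes the induction and the case.

**Step 3: the case $b=h+2$.** Here the crossed caps give the contradiction. Consider all segments of $P$ in $\Gamma_{h+1}$. Let $J_y$ be the set of $\alpha$ such that one of them enters via $y_{b,\alpha}$, and $J_x$ the set of $\beta$ such that one of them exits below via $x_{b,\beta}$. By disjointness the segment is unique for each such $\alpha$ or $\beta$. Since $b$ is new in $\Gamma_{h+1}$, the non-grid edges at these entries and exits are exactly the caps of type $b$. So $\beta\mapsto n_b+1-\beta$ is an order-reversing bijection $J_x\to J_y$, realized by the caps that $P$ traverses.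

The segments entering via $y_{b,\cdot}$ are up or bb. By purity all up segments are among them, and by Lemma 9(1) these use the $u$ smallest elements of $J_y$, where $u$ is the number of up segments. The segments exiting via $x_{b,\cdot}$ are down or bb. By purity all down segments are among them, and by Lemma 9(2) these use the $d$ largest elements of $J_x$, where $d$ is the number of down segments. By (B), $u=d$. The order-reversing bijection takes the $d$ largest elements of $J_x$ to the $d=u$ smallest elements of $J_y$. Hence every up segment of $P$ in $\Gamma_{h+1}$ is immediately preceded, via a cap, by a down segment of $\Gamma_{h+1}$.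

But $S_{m+1}$ is an up segment. It enters via $y_{b,\cdot}$, hence by a cap, and the segment before that cap is $S_m$, which is bb because $m\ge1$. This is a contradiction. $\square$

## 10. Families containing a given double ray

By Proposition 10 the type $a_h$ of $P$ has the same value for all $h>h_0$. Call it $a(P)$.

**Theorem 11.** Every family of vertex-disjoint double rays in $G$ containing $P$ has at most $n_{a(P)}=a(P)<\infty$ members.

*Proof.* Let $\mathcal F$ be such a family, $a=a(P)$ and $h>h_0$. The segments of all members of $\mathcal F$ in $\Gamma_h$ are disjoint and include an up and a down segment, namely of $P$. By Lemma 7 they are pure of one type, and the up segment of $P$ shows that this type is $a$. Each member of $\mathcal F$ that meets $H_{h-1}$ has, by (A), an up segment in $\Gamma_h$. These up segments start at first vertices of the lines $y_{a,1},\dots,y_{a,n_a}$, and at distinct ones by disjointness. So at most $n_a$ members of $\mathcal F$ meet $H_{h-1}$. If $\mathcal F$ had $n_a+1$ members, then for large $h$ all of these would meet $H_{h-1}$, a contradiction. $\square$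

An infinite disjoint family would contain some $P$, against Theorem 11. With the packets $L_{i,1},\dots,L_{i,i}$, the digraph $G$ contains arbitrarily many but not infinitely many vertex-disjoint double rays. So (DV) is false.

## 11. Splitting vertices

$G$ itself does not refute (DE). Every grid edge lies on exactly one line, and each non-grid edge belongs to exactly one $L_{i,\beta}$, so all the $L_{i,\beta}$ together form an infinite edge-disjoint family. What is missing is that rays crossing at a vertex also share an edge, and splitting provides this.

Let $G^*$ arise from $G$ by replacing each vertex $v$ by two vertices $v^-,v^+$ with an edge $v^-\to v^+$, and each edge $u\to v$ by $u^+\to v^-$. Since $G$ has in- and out-degrees 2, $v^-$ has (in, out)-degree $(2,1)$ and $v^+$ has $(1,2)$.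

*Proof of Theorem 3.* The only edge out of $v^-$ and the only edge into $v^+$ is $v^-v^+$. So a double ray of $G^*$ that meets $v^-$ or $v^+$ uses the edge $v^-v^+$, and contracting these edges gives a bijection between the double rays of $G^*$ and those of $G$. For two double rays of $G^*$ the following are equivalent:

* they share an edge;
* they share a vertex;
* the corresponding double rays of $G$ share a vertex.

Indeed, sharing an edge implies sharing a vertex. Sharing $v^-$ or $v^+$ forces sharing the edge $v^-v^+$, and this happens exactly when the corresponding double rays of $G$ both pass through $v$. Hence the packets of Section 7 give part 1. For part 2, let $P_0$ be the double ray of $G$ corresponding to $P$. An edge-disjoint family containing $P$ corresponds to a vertex-disjoint family of the same size containing $P_0$, so Theorem 11 gives part 2 with $m(P)=a(P_0)$. An infinite edge-disjoint family would contain some $P$, so there is none, and hence no infinite vertex-disjoint family. As $G^*$ is countable, its vertices can be taken in $\mathbb N$. So (DV) and (DE) are both false, witnessed by the one digraph $G^*$. $\blacksquare$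

## 12. Exact values, trails, and the degree bound

**Exact values.** The value $n_i=i$ was used only to get arbitrarily large packets. For arbitrary widths $n_i\ge1$ with $\sup_i n_i=\infty$ the proof works verbatim: every double ray $P$ of $G$ (or $G^*$) has a type $a(P)$, and every disjoint family containing $P$ has at most $n_{a(P)}$ members. For $P=L_{a,\beta}$ the up segments are whole lines $y_{a,\cdot}$, so the type is $a$, and $L_{a,1},\dots,L_{a,n_a}$ attain the bound. So with $n_i=i$ the maximum size of a disjoint family through a given double ray is always finite and takes every positive integer value.

**Trails.** (DE) still fails if double rays are replaced by two-way infinite walks that repeat no edge. In $G^*$ every such walk is a double ray, because a second visit to $v^-$ or $v^+$ would use the edge $v^-v^+$ a second time.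

**Degree 3 is optimal.** Every vertex of $G^*$ has total degree 3, and by Proposition 1 both (DV) and (DE) hold for digraphs of total degree at most 2. So 3 is the least possible maximum degree of a counterexample to either statement.
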